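\title{A generalized Busemann--Petty problem and random linear maps from $\mathbb R^3$}

\begin{abstract}
Let $K,L$ be origin-symmetric convex bodies in $\mathbb R^n$ with radial functions $\rho_K,\rho_L$, let $2\le i\le n-1$ and $0<k<l$. Suppose that the integral of $\rho_K^k$ over every great subsphere cut out by an $i$-dimensional subspace is at most that of $\rho_L^k$. We prove that this forces $\int_{S^{n-1}}\rho_K^l\le\int_{S^{n-1}}\rho_L^l$ for all such $K,L$ if and only if $i\le3$ and $l-k\le n-i$. In particular, the lower-dimensional Busemann--Petty problem has a positive answer for sections of dimension two and three. The main tool is a positive measure on linear maps $T:\mathbb R^3\to\mathbb R^n$, attached to a symmetric polytope $K$, under which $Tz$ is uniformly distributed on $K$ for every unit vector $z$. It is built from Archimedes' theorem on zones of the sphere and from an identity for probabilities on tori that generalizes the angle sum of a triangle.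
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $n\ge3$. We write $\langle\cdot,\cdot\rangle$ and $|\cdot|$ for the Euclidean product and norm, $B$ for the unit ball of $\mathbb R^n$, $S^{n-1}$ for the unit sphere, $|S^m|$ for the area of $S^m$ (with $|S^0|=2$), and $G_{n,i}$ for the Grassmannian of $i$-dimensional linear subspaces of $\mathbb R^n$. A \emph{convex body} is a compact convex set with nonempty interior; it is \emph{origin-symmetric} if $K=-K$. Such a $K$ is the unit ball of the norm $\|x\|_K=\min\{t\ge0:x\in tK\}$, and its \emph{radial function} $\rho_K(u)=\max\{t\ge0:tu\in K\}=1/\|u\|_K$ is positive, continuous and even on $S^{n-1}$. More generally, an \emph{origin-symmetric star body} is a set $\{tu: u\in S^{n-1},\ 0\le t\le\rho(u)\}$ with $\rho$ positive, continuous and even, and $\rho$ is its radial function.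

For $\xi\in G_{n,i}$ and real $k,l>0$ put
\[
I_k(K,\xi)=\int_{S^{n-1}\cap\xi}\rho_K(u)^k\,d_\xi u,\qquad J_l(K)=\int_{S^{n-1}}\rho_K(u)^l\,du,
\]
where $d_\xi u$ and $du$ are the surface measures on the great subsphere $S^{n-1}\cap\xi$ and on $S^{n-1}$. In polar coordinates
\[
I_k(K,\xi)=k\int_{K\cap\xi}|x|^{k-i}\,dx,\qquad J_l(K)=l\int_K|x|^{l-n}\,dx,
\]
so these numbers are volumes weighted by a power of the distance to the origin. For $k=i$ and $l=n$ the weights disappear, and we get $i$ times the volume of the section $K\cap\xi$ and $n$ times the volume of $K$. The following question comes from \cite{gen}.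

\medskip
\noindent\textbf{Comparison problem.} \emph{Fix integers $n\ge3$, $2\le i\le n-1$ and real numbers $0<k<l$. Is it true for every pair of origin-symmetric convex bodies $K,L\subset\mathbb R^n$ that}
\begin{equation}\label{eq:implication}
I_k(K,\xi)\le I_k(L,\xi)\ \text{ for all }\xi\in G_{n,i}\quad\Longrightarrow\quad J_l(K)\le J_l(L)\,?
\end{equation}

\medskip
For $k=i=n-1$, $l=n$ this is the Busemann--Petty problem: do smaller central hyperplane sections force a smaller volume? For $k=i$, $l=n$ it is the lower-dimensional Busemann--Petty problem.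

For lines ($i=1$) the hypothesis would read $\rho_K\le\rho_L$, and there would be nothing to prove. As $i$ grows the hypothesis carries less information: averaging it over the $i$-dimensional subspaces of an $(i+1)$-dimensional one gives the hypothesis for $i+1$ with the same $k$ (see \eqref{eq:average} below). Hence a positive answer for $(n,i+1,k,l)$ implies a positive answer for $(n,i,k,l)$. On the other hand, the larger $l$ is compared with $k$, the more $J_l$ is dominated by the few directions in which the body is long, and a subsphere of dimension $i-1\geq 1$ gives these little weight. One therefore expects a positive answer for small $i$ and small $l-k$. The known results agree with this: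
\begin{itemize}
\item[(a)] the answer is negative if $i\ge4$;
\item[(b)] it is negative if $i\in\{2,3\}$ and $l-k>n-i$;
\item[(c)] it is positive if $i\in\{2,3\}$ and $l=k+1$;
\item[(d)] in the remaining cases, $i\in\{2,3\}$, $l-k\le n-i$, $l\ne k+1$, the implication \eqref{eq:implication} holds when $K$ is a body of revolution; without this assumption these cases were open in general.
\end{itemize}
We show that the answer is positive in all remaining cases. The body $L$ need not even be convex.

\begin{theorem}\label{thm:comparison}
Let $i\in\{2,3\}$, $i<n$ and $0<l-k\le n-i$. Let $K\subset\mathbb R^n$ be an origin-symmetric convex body and $L\subset\mathbb R^n$ an origin-symmetric star body. If $I_k(K,\xi)\le I_k(L,\xi)$ for all $\xi\in G_{n,i}$, then $J_l(K)\le J_l(L)$, with equality only if $K=L$.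
\end{theorem}

For $k=i\in\{2,3\}$ and $l=n$ this is a positive answer to the lower-dimensional Busemann--Petty problem. Behind Theorem~\ref{thm:comparison} is a structural property of convex bodies. For $g\in C(S^{n-1})$ put
\[
R_ig(\xi)=\int_{S^{n-1}\cap\xi}g\,d_\xi u,\qquad\xi\in G_{n,i},
\]
so that $I_k(K,\cdot)=R_i\rho_K^k$.

\begin{theorem}\label{thm:representation}
Let $i\in\{2,3\}$, $i<n$, $0<p\le n-i$, and let $K\subset\mathbb R^n$ be an origin-symmetric convex body. There is a finite positive Borel measure $\mu$ on $G_{n,i}$ with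
\begin{equation}\label{eq:representation}
\int_{S^{n-1}}\rho_K^{\,p}\,g\,du=\int_{G_{n,i}}R_ig\,d\mu\qquad\text{for all even }g\in C(S^{n-1}).
\end{equation}
\end{theorem}

In words, the measure $\rho_K^p\,du$ is a positive mixture of surface measures of great $(i-1)$-dimensional subspheres. For $p=n-i$ this says that every origin-symmetric convex body belongs to Zhang's classes of generalized $(n-2)$- and, for $n\ge4$, $(n-3)$-intersection bodies. We also give direct counterexamples outside the range of Theorem~\ref{thm:comparison}, so that the following classification is proved here without using (a)--(d).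

\begin{theorem}\label{thm:classification}
Let $n\ge3$, $2\le i\le n-1$ and $0<k<l$. The comparison problem has a positive answer if and only if $i\le3$ and $l-k\le n-i$.
\end{theorem}

The proof runs as follows. By duality (Section~\ref{sec:duality}), the problem is a question about $K$ alone: is $\rho_K^{l-k}\,du$ a mixture of great subspheres? For the critical exponent $n-i$ this follows once Lebesgue measure on $K$ is written as a mixture of linear images of the two-dimensional sphere (Section~\ref{sec:maps}). For the cube such a decomposition is Archimedes' theorem. For a general symmetric polytope we superimpose one cube-like piece for each $n$-tuple of facet normals (Section~\ref{sec:polytopes}); the pieces add up to Lebesgue measure because of the identity proved in Section~\ref{sec:torus}. Section~\ref{sec:general} passes to all convex bodies and smaller exponents, and Section~\ref{sec:sharp} contains the counterexamples.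

\medskip
\noindent\textbf{Two integration formulas.} For $m\ge2$, a unit vector $e\in\mathbb R^m$ and a bounded Borel function $f$,
\begin{equation}\label{eq:slice}
\int_{S^{m-1}}f(\langle u,e\rangle)\,du=|S^{m-2}|\int_{-1}^1f(s)\,(1-s^2)^{\frac{m-3}2}\,ds .
\end{equation}
The weight is constant exactly when $m=3$. This is Archimedes' theorem, and it is the source of the number $3$ in both halves of Theorem~\ref{thm:classification}. We use it in the form $d\sigma=ds\,d\theta$, where $\sigma$ is the surface measure on $S^2$ and a point of $S^2$ is written as $(\sqrt{1-s^2}\cos\theta,\sqrt{1-s^2}\sin\theta,s)$.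

Second, let $\zeta\subset\mathbb R^n$ be a subspace of dimension $m>i$. Averaging $R_ig(\xi)$ over the $i$-dimensional $\xi\subset\zeta$ with respect to the rotation-invariant probability measure defines a rotation-invariant measure on $S^{n-1}\cap\zeta$, hence a multiple of the surface measure. Taking $g=1$ gives the constant:
\begin{equation}\label{eq:average}
\operatorname*{average}_{\xi\subset\zeta}R_ig(\xi)=\frac{|S^{i-1}|}{|S^{m-1}|}\int_{S^{n-1}\cap\zeta}g\,d_\zeta u .
\end{equation}

\section{Duality: a property of one body}\label{sec:duality}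

The hypothesis in \eqref{eq:implication} says that $R_ig\ge0$ for $g=\rho_L^k-\rho_K^k$. To compare $J_l(K)=\int\rho_K^{l-k}\rho_K^k\,du$ with an expression in $L$, we would like to integrate $g$ against $\rho_K^{l-k}$. This suggests the following definition.

\begin{definition}\label{def:positive}
Let $p>0$. An origin-symmetric star body $K$ is \emph{$(i,p)$-positive} if $\int_{S^{n-1}}\rho_K^{\,p}\,g\,du\ge0$ for every even $g\in C(S^{n-1})$ with $R_ig\ge0$ on $G_{n,i}$.
\end{definition}

A centered Euclidean ball is $(i,p)$-positive for all $i$ and $p$, by \eqref{eq:average} with $\zeta=\mathbb R^n$. The next three propositions show that positivity implies the comparison, that it is equivalent to the representation \eqref{eq:representation}, and that its failure for a smooth body and a smooth $g$ produces a counterexample.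

\begin{proposition}\label{prop:holder}
Let $K,L$ be origin-symmetric star bodies and let $K$ be $(i,l-k)$-positive. If $I_k(K,\cdot)\le I_k(L,\cdot)$ on $G_{n,i}$, then $J_l(K)\le J_l(L)$, with equality only if $K=L$.
\end{proposition}

\begin{proof}
The function $g=\rho_L^k-\rho_K^k$ is even and continuous, and $R_ig\ge0$. Positivity and H\"older's inequality with exponents $\frac l{l-k}$ and $\frac lk$ give
\[
J_l(K)=\int\rho_K^{l-k}\rho_K^k\,du\le\int\rho_K^{l-k}\rho_L^k\,du\le J_l(K)^{(l-k)/l}J_l(L)^{k/l},
\]
and therefore $J_l(K)\le J_l(L)$. If $J_l(K)=J_l(L)$, the two ends of the chain agree, so equality holds in H\"older's inequality. Then the continuous positive functions $\rho_L^l$ and $\rho_K^l$ are proportional, $\rho_L=c\rho_K$ with $c>0$, and $J_l(L)=c^lJ_l(K)$ forces $c=1$.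
\end{proof}

\begin{proposition}\label{prop:riesz}
An origin-symmetric star body $K$ is $(i,p)$-positive if and only if \eqref{eq:representation} holds for some finite positive Borel measure $\mu$ on $G_{n,i}$.
\end{proposition}

\begin{proof}
If \eqref{eq:representation} holds and $R_ig\ge0$, then the right side of \eqref{eq:representation} is nonnegative. Conversely, let $K$ be $(i,p)$-positive. The space $G_{n,i}$ is a compact metrizable quotient of $O(n)$, and $R_ig$ is continuous on it, since for fixed $\xi_0$ the value $R_ig(A\xi_0)=\int_{S^{n-1}\cap\xi_0}g(Au)\,d_{\xi_0}u$ depends continuously on $A\in O(n)$. On the subspace $V=\{R_ig:g\in C(S^{n-1})\text{ even}\}$ of $C(G_{n,i})$ put $\Lambda(R_ig)=\int\rho_K^pg\,du$. This is well defined: if $R_ig=0$, positivity applied to $g$ and to $-g$ gives $\int\rho_K^pg\,du=0$. Moreover $\Lambda\ge0$ on the nonnegative elements of $V$.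

Recall M.~Riesz's extension theorem: if $E$ is a real vector space, $C\subset E$ a convex cone and $V\subset E$ a subspace with $V+C=E$, then a linear functional on $V$ that is nonnegative on $V\cap C$ extends to a linear functional on $E$ that is nonnegative on $C$. Take $E=C(G_{n,i})$ and let $C$ be the cone of nonnegative functions. Since $R_i1=|S^{i-1}|$, the space $V$ contains the constants, and $f=-\max|f|+(f+\max|f|)$ shows that $V+C=E$. So $\Lambda$ extends to a positive functional on $C(G_{n,i})$, and by the Riesz representation theorem this functional is integration against a finite positive Borel measure.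
\end{proof}

\begin{proposition}\label{prop:perturb}
Let $K$ be an origin-symmetric convex body such that $\|\cdot\|_K^2$ is $C^\infty$ on $\mathbb R^n\setminus\{0\}$ with positive definite Hessian. Let $g\in C^\infty(S^{n-1})$ be even with $R_ig\ge0$ and $\int\rho_K^{\,l-k}g\,du<0$. Then the comparison problem for $(n,i,k,l)$ has a negative answer.
\end{proposition}

\begin{proof}
We perturb $K$ in the direction $g$; the hypothesis on the Hessian is what keeps the perturbed body convex. For $|\epsilon|<\epsilon_0:=\min\rho_K^k/(1+\max|g|)$ put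
\[
f_\epsilon(x)=|x|^2\big(\rho_K(x/|x|)^k+\epsilon g(x/|x|)\big)^{-2/k}\quad(x\ne0),\qquad f_\epsilon(0)=0 .
\]
This function is smooth in $(\epsilon,x)$ for $x\neq0$, even, positive off $0$, homogeneous of degree $2$ in $x$, and $f_0=\|\cdot\|_K^2$. The least eigenvalue of the Hessian of $f_\epsilon$ at $x$ is continuous in $(\epsilon,x)$ and positive on the compact set $\{0\}\times S^{n-1}$. So for small $\epsilon>0$ it is positive on $S^{n-1}$, and then on $\mathbb R^n\setminus\{0\}$, because the Hessian is homogeneous of degree $0$. Hence $f_\epsilon$ has positive second derivative along each line missing $0$. On a line through $0$ it equals $ct^2$ with $c>0$. So $f_\epsilon$ is convex, and $L=\{f_\epsilon\le1\}$ is an origin-symmetric convex body with $\rho_L^k=\rho_K^k+\epsilon g$.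

Now $I_k(L,\cdot)=I_k(K,\cdot)+\epsilon R_ig\ge I_k(K,\cdot)$, while $J_l(L)=\int(\rho_K^k+\epsilon g)^{l/k}\,du$ is a smooth function of $\epsilon$ with derivative $\frac lk\int\rho_K^{l-k}g\,du<0$ at $\epsilon=0$. Thus $J_l(L)<J_l(K)$ for small $\epsilon>0$.
\end{proof}

\begin{remark}\label{rem:symmetry}
Symmetry cannot be dropped from the problem, because $R_i$ annihilates odd functions. Let $g\ne0$ be smooth and odd and put $\rho_K^k=1+\epsilon g$. The argument above shows that $K$ is convex for small $\epsilon$; on a line through $0$ the function $f_\epsilon$ is now $c_\pm t^2$ for $\pm t\ge0$, which is still convex. Then $I_k(K,\cdot)=I_k(B,\cdot)$, but $J_l(K)=\int(1+\epsilon g)^{l/k}du>|S^{n-1}|=J_l(B)$ by Jensen's inequality for the strictly convex function $t^{l/k}$.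
\end{remark}

By Propositions~\ref{prop:holder} and~\ref{prop:riesz}, Theorems~\ref{thm:comparison} and~\ref{thm:representation} are consequences of the following theorem, whose proof occupies Sections~\ref{sec:maps}--\ref{sec:general}.

\begin{theorem}\label{thm:positivity}
Let $i\in\{2,3\}$, $i<n$ and $0<p\le n-i$. Every origin-symmetric convex body in $\mathbb R^n$ is $(i,p)$-positive.
\end{theorem}

\section{The critical exponent and uniformizing measures}\label{sec:maps}

We begin with $p=n-i$, where both sides of \eqref{eq:representation} have a geometric meaning in $\mathbb R^n$ rather than on the sphere. Extend $g\in C(S^{n-1})$ homogeneously of degree $-i$: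
\[
\tilde g(x)=|x|^{-i}g(x/|x|)\quad(x\ne0),\qquad\tilde g(0)=0 .
\]
Since $i<n$, the function $|x|^{-i}$ is integrable on $K$, and in polar coordinates
\begin{equation}\label{eq:polar}
\int_K\tilde g\,dx=\int_{S^{n-1}}g(u)\int_0^{\rho_K(u)}t^{n-i-1}\,dt\,du=\frac1{n-i}\int_{S^{n-1}}\rho_K^{n-i}g\,du .
\end{equation}
On the other side, $-i$ is the degree of homogeneity for which integration over the unit sphere of an $i$-dimensional space commutes with linear maps, up to a determinant.

\begin{lemma}\label{lem:linear}
Let $W$ be an $i$-dimensional Euclidean space with unit sphere $S_W$, let $T:W\to\mathbb R^n$ be linear and injective, $\xi=T(W)$ and $D=\sqrt{\det(T^*T)}$. Then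
\[
\int_{S_W}\tilde g(Tz)\,dz=\frac1D\,R_ig(\xi).
\]
\end{lemma}

\begin{proof}
We integrate $\tilde g\circ T$ over the shell $1\le|z|\le2$ of $W$ in two ways. Polar coordinates in $W$ and homogeneity give $\int_1^2t^{-i}t^{i-1}dt\cdot\int_{S_W}\tilde g(Tz)\,dz=\log2\int_{S_W}\tilde g(Tz)\,dz$. The map $T:W\to\xi$ multiplies $i$-dimensional volume by $D$, so the same integral equals $D^{-1}\int\tilde g(y)\,dy$ over $\{y\in\xi:1\le|T^{-1}y|\le2\}$. In polar coordinates $y=tu$ in $\xi$, the radial integral is $g(u)\int t^{-1}dt$ over $1/|T^{-1}u|\le t\le2/|T^{-1}u|$, which is $g(u)\log2$. So the shell integral equals $D^{-1}\log2\cdot R_ig(\xi)$.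
\end{proof}

By \eqref{eq:polar} and Lemma~\ref{lem:linear}, it suffices to write Lebesgue measure on $K$ as a positive mixture of the images of surface measure on $S_W$ under linear maps. We construct more than this: a measure on linear maps from $\mathbb R^3$ under which each single unit vector is already spread uniformly over $K$. Both $i=2$ and $i=3$ are then served by the same measure.

\begin{definition}\label{def:uniform}
Let $K\subset\mathbb R^n$ be a convex body. A finite positive Borel measure $m$ on the space $\operatorname{Hom}(\mathbb R^3,\mathbb R^n)$ of linear maps is \emph{uniformizing for $K$} if for every $z\in S^2$ the push-forward of $m$ under $T\mapsto Tz$ is Lebesgue measure restricted to $K$.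
\end{definition}

For such $m$ and every $z\in S^2$ we have $\int\varphi(Tz)\,dm(T)=\int_K\varphi\,dx$ for indicator functions $\varphi$ of Borel sets, hence by monotone convergence for all Borel $\varphi\ge0$, and hence for all Borel $\varphi$ that are integrable on $K$.

\begin{example}[the cube]\label{ex:cube}
Let $K=[-1,1]^n$. For $v_1,\dots,v_n\in S^2$ let $T_v$ be the map with rows $v_a$, that is, $T_vz=(\langle v_1,z\rangle,\dots,\langle v_n,z\rangle)$, and let $m$ be the image of $(2\pi)^{-n}\,d\sigma(v_1)\cdots d\sigma(v_n)$ under $v\mapsto T_v$. By \eqref{eq:slice} with $m=3$, for each $z\in S^2$ the map $v_a\mapsto\langle v_a,z\rangle$ sends $(2\pi)^{-1}\sigma$ to Lebesgue measure on $[-1,1]$. Taking the product over $a$, we see that $m$ is uniformizing for the cube. With rows taken from $S^{3}$ instead, the coordinates would have density proportional to $\sqrt{1-s^2}$, and the construction would break down.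
\end{example}

\begin{proposition}\label{prop:critical}
Let $i\in\{2,3\}$, $i<n$, and let $m$ be uniformizing for an origin-symmetric convex body $K\subset\mathbb R^n$. Fix an $i$-dimensional subspace $W\subset\mathbb R^3$. Then $T|_W$ is injective for $m$-almost every $T$, and with $D(T)=\sqrt{\det((T|_W)^*\,T|_W)}$,
\begin{equation}\label{eq:critical}
\frac{1}{n-i}\int_{S^{n-1}}\rho_K^{n-i}g\,du=\frac1{|S^{i-1}|}\int\frac{R_ig(T(W))}{D(T)}\,dm(T)\qquad\text{for all }g\in C(S^{n-1}).
\end{equation}
In particular, $K$ is $(i,n-i)$-positive.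
\end{proposition}

\begin{proof}
Let $S_W\subset S^2$ be the unit sphere of $W$, and read $|0|^{-i}$ as $+\infty$. The functions $(T,z)\mapsto|Tz|^{-i}$ and $(T,z)\mapsto\tilde g(Tz)$ are Borel, and $|\tilde g(Tz)|\le\max|g|\cdot|Tz|^{-i}$. For every $z\in S_W$ we have $\int|Tz|^{-i}dm(T)=\int_K|x|^{-i}dx<\infty$; here $i<n$ is used. By Tonelli's theorem,
\begin{equation}\label{eq:tonelli}
\int\Big(\int_{S_W}|Tz|^{-i}dz\Big)dm(T)=|S^{i-1}|\int_K|x|^{-i}dx<\infty .
\end{equation}
So Fubini's theorem applies to $\tilde g(Tz)$, and since $\int\tilde g(Tz)\,dm(T)=\int_K\tilde g\,dx$ for each $z\in S_W$,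
\begin{equation}\label{eq:fubini}
|S^{i-1}|\int_K\tilde g\,dx=\int\Big(\int_{S_W}\tilde g(Tz)\,dz\Big)dm(T).
\end{equation}
By \eqref{eq:tonelli} the integral $\int_{S_W}|Tz|^{-i}dz$ is finite for almost every $T$, and for such $T$ the map $T|_W$ is injective. Indeed, if $Tz_0=0$ with $z_0\in S_W$, then $|Tz|=|T(z-z_0)|\le\|T\|\,|z-z_0|$, and $\int_{S_W}|z-z_0|^{-i}dz=\infty$ because $S_W$ has dimension $i-1<i$. Now Lemma~\ref{lem:linear} evaluates the inner integral in \eqref{eq:fubini} and \eqref{eq:polar} evaluates the left side. This gives \eqref{eq:critical}, whose right side is nonnegative when $R_ig\ge0$.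
\end{proof}

The restriction $i\le3$ enters only through the inclusion $W\subset\mathbb R^3$. Formula \eqref{eq:critical} makes the measure in Theorem~\ref{thm:representation} explicit in this case: $\mu$ is the image of $(n-i)|S^{i-1}|^{-1}D(T)^{-1}dm(T)$ under $T\mapsto T(W)$. Together with Example~\ref{ex:cube}, Proposition~\ref{prop:critical} already proves Theorem~\ref{thm:positivity} for the cube and $p=n-i$.

\section{A uniformizing measure for symmetric polytopes}\label{sec:polytopes}

In this section and the next, $n\ge2$ is allowed, and $\iota=\sqrt{-1}$. Let $\nu_1,\dots,\nu_J\in\mathbb R^n$, $J\ge n$, be in \emph{general position}: any $n$ of them are linearly independent. Put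
\begin{equation}\label{eq:polytope}
K=\{x\in\mathbb R^n:\ |\langle\nu_j,x\rangle|\le1\ \text{ for } j=1,\dots,J\},
\end{equation}
an origin-symmetric convex polytope. The letter $S$ always denotes an $n$-element subset of $\{1,\dots,J\}$. We write $\Delta_S=|\det(\nu_a)_{a\in S}|>0$, and for $j\notin S$,
\begin{equation}\label{eq:b}
\nu_j=\sum_{a\in S}b_{ja}\nu_a .
\end{equation}
The real numbers $b_{ja}$ depend on $S$. None of them vanishes: if $b_{ja}=0$, then $\nu_j$ and the $n-1$ vectors $\nu_{a'}$, $a'\in S\setminus\{a\}$, would be dependent.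

Where should a uniformizing measure live? A map $T$ sends $S^2$ into $K$ exactly when $|\langle T^*\nu_j,z\rangle|\le1$ for all $z\in S^2$ and all $j$, that is, when $|T^*\nu_j|\le1$ for all $j$. For the cube, the measure of Example~\ref{ex:cube} sits where all $n$ of these constraints are tight. For $J>n$ we take, for each $S$, the cube measure of the parallelepiped $\{|\langle\nu_a,x\rangle|\le1,\ a\in S\}$, which makes the constraints in $S$ tight, and we keep only the maps that satisfy the other constraints. Each piece then covers $K$ with some density between $0$ and $1$. The point is that these densities add up to $1$.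

For $r=(r_1,\dots,r_J)\in(0,\infty)^J$ let $\theta=(\theta_a)_{a\in S}$ be uniformly distributed on the torus $[0,2\pi)^S$, and put
\begin{equation}\label{eq:PS}
P_S(r)=\operatorname{Prob}\Big\{\Big|\sum_{a\in S}b_{ja}r_ae^{\iota\theta_a}\Big|\le r_j\ \text{ for all }j\notin S\Big\},\qquad F(r)=\sum_SP_S(r).
\end{equation}

\begin{theorem}[torus identity]\label{thm:torus}
Let $n\ge2$ and let $\nu_1,\dots,\nu_J\in\mathbb R^n$, $J\geq n$, be in general position. Then $F(r)=1$ for every $r\in(0,\infty)^J$.
\end{theorem}

We prove this in Section~\ref{sec:torus} and first show how it arises.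

\begin{theorem}\label{thm:uniform}
Let $n\ge2$ and let $\nu_1,\dots,\nu_J\in\mathbb R^n$, $J\ge n$, be in general position. The polytope \eqref{eq:polytope} has a uniformizing measure.
\end{theorem}

\begin{proof}
For $v=(v_a)_{a\in S}\in(S^2)^S$ let $T_v:\mathbb R^3\to\mathbb R^n$ be the linear map whose adjoint satisfies $T_v^*\nu_a=v_a$, $a\in S$. It exists, is unique and depends continuously on $v$, because $(\nu_a)_{a\in S}$ is a basis. Let $m_S$ be the image under $v\mapsto T_v$ of the measure
\begin{equation}\label{eq:mS}
\Delta_S^{-1}(2\pi)^{-n}\prod_{a\in S}d\sigma(v_a)\quad\text{restricted to the closed set }\{v:\ |T_v^*\nu_j|\le1\ \text{ for all }j\notin S\},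
\end{equation}
and put $m=\sum_Sm_S$, a finite positive Borel measure.

\emph{Reduction to one vector $z$.} For $Q\in O(3)$ let $Qv=(Qv_a)_{a\in S}$. Then $T_{Qv}^*=QT_v^*$, so $T_{Qv}=T_vQ^{-1}$ and $|T_{Qv}^*\nu_j|=|T_v^*\nu_j|$. The measure \eqref{eq:mS} is therefore invariant under $v\mapsto Qv$, and $m$ is invariant under $T\mapsto TQ^{-1}$. Given $z\in S^2$, choose $Q$ with $z=Q^{-1}e_3$, where $e_3=(0,0,1)$. Then $Tz=(TQ^{-1})e_3$ has the same distribution under $m$ as $Te_3$. So it suffices to treat $z=e_3$.

\emph{The density of $Te_3$ under $m_S$.} Write $v_a=(\sqrt{1-s_a^2}\cos\theta_a,\sqrt{1-s_a^2}\sin\theta_a,s_a)$, so that $d\sigma(v_a)=ds_a\,d\theta_a$. Let $x=T_ve_3$. For $a\in S$,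
\[
\langle\nu_a,x\rangle=\langle T_v^*\nu_a,e_3\rangle=s_a .
\]
Thus $x$ and $(s_a)_{a\in S}$ determine each other linearly, with $\prod_{a\in S}ds_a=\Delta_S\,dx$, and $x$ runs through the parallelepiped $\{|\langle\nu_a,x\rangle|\le1,\ a\in S\}\supset K$. In the coordinates $(x,\theta)$ the unrestricted measure in \eqref{eq:mS} is $dx$ times the uniform probability measure in $\theta$.

It remains to express the restriction in these coordinates. Identify the plane $e_3^\perp$ with $\mathbb C$ and put $r_j(x)=\sqrt{1-\langle\nu_j,x\rangle^2}$ whenever $|\langle\nu_j,x\rangle|\le1$. For $j\notin S$, the vector $T_v^*\nu_j=\sum_{a\in S}b_{ja}v_a$ has third coordinate $\sum_ab_{ja}s_a=\langle\nu_j,x\rangle$ and horizontal part $\sum_ab_{ja}r_a(x)e^{\iota\theta_a}$. Hence $|T_v^*\nu_j|\le1$ if and only if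
\[
|\langle\nu_j,x\rangle|\le1\qquad\text{and}\qquad\Big|\sum_{a\in S}b_{ja}r_a(x)e^{\iota\theta_a}\Big|\le r_j(x).
\]
The first conditions, for all $j\notin S$, say that $x\in K$. The boundary of $K$ is a null set, and $r(x)\in(0,\infty)^J$ in the interior. There the second conditions describe the event in \eqref{eq:PS}. So for every bounded Borel $\varphi$,
\[
\int\varphi(Te_3)\,dm_S(T)=\int_{\operatorname{int}K}\varphi(x)\,P_S(r(x))\,dx .
\]
Summing over $S$ and using Theorem~\ref{thm:torus} gives $\int\varphi(Te_3)\,dm(T)=\int_K\varphi\,dx$.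
\end{proof}

Dimension three is used twice in this proof. The heights $s_a$ are uniformly distributed, and the horizontal parts of the $v_a$ run through circles, which leads to the planar probabilities \eqref{eq:PS}. The symmetry of $K$ is used in treating the two constraints $\pm\langle\nu_j,x\rangle\le1$ as the single rotation-invariant condition $|T^*\nu_j|\le1$.

\section{The torus identity}\label{sec:torus}

\subsection{Three vectors in the plane}\label{sub:triangle}
For $J=n$ there is one set $S$ and no condition, so $F=1$; this is the cube up to a linear map. The first case with content is $n=2$, $J=3$, where $K$ is a hexagon or a parallelogram. Let $c_1\nu_1+c_2\nu_2+c_3\nu_3=0$ be the linear relation, with all $c_j\ne0$, and put $t_j=|c_j|r_j$. For $S=\{1,2\}$ we have $b_{3a}=-c_a/c_3$. Changing the sign of a term amounts to shifting a uniform angle by $\pi$, so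
\[
P_{\{1,2\}}=\operatorname{Prob}\{|t_1e^{\iota\theta_1}-t_2e^{\iota\theta_2}|\le t_3\}=\operatorname{Prob}\{t_1^2+t_2^2-2t_1t_2\cos\phi\le t_3^2\},
\]
with $\phi=\theta_1-\theta_2$ uniform on $(-\pi,\pi]$ modulo $2\pi$. The same holds for the other two sets $S$ after relabeling.

Suppose that $t_1,t_2,t_3$ are the sides of a nondegenerate triangle, with angle $\alpha_j$ opposite $t_j$. By the law of cosines the condition is $|\phi|\le\alpha_3$, so $P_{\{1,2\}}=\alpha_3/\pi$ and
\[
F=\frac{\alpha_1+\alpha_2+\alpha_3}\pi=1 .
\]
Otherwise one length dominates, say $t_3\ge t_1+t_2$. Then $P_{\{1,2\}}=1$. Also $|t_1e^{\iota\theta_1}-t_3e^{\iota\theta_3}|\ge t_3-t_1\ge t_2$, and the first inequality is strict unless $\theta_1=\theta_3$, so $P_{\{1,3\}}=0$; exchanging the indices $1$ and $2$ gives $P_{\{2,3\}}=0$. Again $F=1$.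

In general the probabilities $P_S$ cannot be written down in this way, so we look for an argument that does not evaluate them: $F$ equals $1$ in a degenerate regime, and its gradient vanishes. Here is the second step for the triangle. Let $z_1,z_2,z_3\in\mathbb C$ be its sides, oriented so that $z_1+z_2+z_3=0$, $|z_j|=t_j$, and let $A=\frac12t_1t_2\sin\alpha_3$ be its area. Differentiating $t_3^2=t_1^2+t_2^2-2t_1t_2\cos\alpha_3$ in $t_3$ and in $t_1$ gives
\[
t_3\frac{\partial\alpha_3}{\partial t_3}=\frac{t_3^2}{2A},\qquad t_1\frac{\partial\alpha_3}{\partial t_1}=-\frac{t_1^2-t_1t_2\cos\alpha_3}{2A}.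
\]
Expanding $|z_3|^2=|z_1+z_2|^2$ shows $\operatorname{Re}(z_1\overline{z_2})=-t_1t_2\cos\alpha_3$, so $t_1^2-t_1t_2\cos\alpha_3=\operatorname{Re}(z_1\overline{(z_1+z_2)})=-\operatorname{Re}(z_1\overline{z_3})$. After relabeling, for all $h,j$,
\begin{equation}\label{eq:trianglederivative}
\frac{\partial\alpha_j}{\partial\log t_h}=\frac{\operatorname{Re}(z_h\overline{z_j})}{2A},\qquad\text{so}\qquad\sum_{j=1}^3\frac{\partial\alpha_j}{\partial\log t_h}=\frac{\operatorname{Re}\big(z_h\,\overline{(z_1+z_2+z_3)}\big)}{2A}=0 .
\end{equation}
The general proof has the same shape. The derivative of $P_S$ is concentrated where one further constraint $j\notin S$ becomes tight. The $n+1$ tight constraints $U=S\cup\{j\}$ form a closed polygon in $\mathbb C$, and the contributions of the $n+1$ sets $U\setminus\{j\}$ cancel because the sides of the polygon add up to zero. To compare contributions of different sets $S$, we need to parametrize all the tori in one space.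

\subsection{Proof of Theorem~\ref{thm:torus}}
Let $J>n$. For $w\in\mathbb C^n$ put $\ell_j(w)=\sum_{b=1}^n\nu_{j,b}\,w_b$, where $\nu_{j,b}$ are the coordinates of $\nu_j$. For each $S$ the map $w\mapsto(\ell_a(w))_{a\in S}$ is a linear bijection of $\mathbb C^n$, and \eqref{eq:b} gives $\ell_j=\sum_{a\in S}b_{ja}\ell_a$. So if $w$ is the point with $\ell_a(w)=r_ae^{\iota\theta_a}$, $a\in S$, then $P_S(r)$ is the probability that $|\ell_j(w)|\le r_j$ for all $j\notin S$.

\medskip
\noindent\emph{Step 1: $F$ is continuous.} Fix $S$, $r^0$ and $j\notin S$. We claim that $|\sum_ab_{ja}r^0_ae^{\iota\theta_a}|\neq r_j^0$ for almost every $\theta$. Choose distinct $a,a'\in S$, which is possible as $n\ge2$, and write the sum as $Z+\beta e^{\iota\theta_a}$ with $\beta=b_{ja}r^0_a\ne0$ and $Z$ independent of $\theta_a$. Since $Z$ contains the term $b_{ja'}r^0_{a'}e^{\iota\theta_{a'}}$ with nonzero coefficient, it vanishes for at most one value of $\theta_{a'}$ when the other angles are fixed; so $Z\ne0$ almost surely. If $Z\ne0$, then $|Z+\beta e^{\iota\theta_a}|^2=|Z|^2+\beta^2+2\beta\operatorname{Re}(\overline Ze^{\iota\theta_a})$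 takes each value for at most two $\theta_a$. This proves the claim by Fubini's theorem. For $\theta$ outside the resulting null set, each inequality in \eqref{eq:PS} is strictly true or strictly false at $r^0$ and remains so for $r$ near $r^0$. By dominated convergence $P_S(r)\to P_S(r^0)$ as $r\to r^0$.

\medskip
\noindent\emph{Step 2: $F=1$ at some point.} Let $S_0=\{1,\dots,n\}$, let $b_{ja}$ refer to $S_0$, and choose $r$ with $r_j>\sum_{a\le n}|b_{ja}|r_a$ for all $j>n$. By the triangle inequality $P_{S_0}(r)=1$. Let $S\ne S_0$ and pick $j\in S$ with $j>n$. On the event defining $P_S$ we have $|\ell_a(w)|\le r_a$ for all $a\le n$, hence $|\ell_j(w)|\le\sum_{a\le n}|b_{ja}|r_a<r_j$. This contradicts $|\ell_j(w)|=r_j$, so the event is empty and $P_S(r)=0$.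

\medskip
\noindent\emph{Step 3: the gradient as a boundary integral.} We use the coordinates $y_j=\log r_j$ and regard $F$ and $P_S$ as functions of $y\in\mathbb R^J$. Since $F$ need not be differentiable, we differentiate in the sense of distributions. Fix $\psi\in C_c^\infty(\mathbb R^J)$ with support in $[-M,M]^J$ and an index $h\in\{1,\dots,J\}$, and write $\partial_h=\partial/\partial y_h$. For a set $X$ of indices, $y_X=(y_j)_{j\in X}$ and $X^c$ is the complement. For given $S$ we regard $w$ as the function of $(y_S,\theta)$ defined by $\ell_a(w)=e^{y_a+\iota\theta_a}$, $a\in S$, and we put $L_j=\log|\ell_j(w)|\in[-\infty,\infty)$. Then $\int F\,\partial_h\psi\,dy=\sum_SA_S$, where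
\[
A_S=\int P_S\,\partial_h\psi\,dy=(2\pi)^{-n}\int d\theta\,dy_S\int\prod_{j\notin S}\mathbf 1\{y_j\ge L_j\}\;\partial_h\psi\;dy_{S^c}.
\]
For an $(n+1)$-element set $U$ define a Borel function on $\mathbb C^n$ by
\[
\Psi_U(w)=\int\prod_{j\notin U}\mathbf 1\{y_j\ge\log|\ell_j(w)|\}\;\psi\big((\log|\ell_u(w)|)_{u\in U},\,y_{U^c}\big)\,dy_{U^c}
\]
if $\ell_u(w)\neq0$ for all $u\in U$, and $\Psi_U(w)=0$ otherwise. (If $U^c$ is empty, there is no integration.) The function $\Psi_U$ is bounded, and it vanishes outside the compact set
\[
C_U=\{w:\ e^{-M}\le|\ell_u(w)|\le e^M\text{ for all }u\in U\}.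
\]
It depends on $U$ and $w$ only, not on the way $U$ is split as $S\cup\{j\}$. We claim that
\begin{align}
A_S&=-(2\pi)^{-n}\int\Psi_{S\cup\{h\}}(w)\,d\theta\,dy_S&&\text{if }h\notin S,\label{eq:case1}\\
A_S&=(2\pi)^{-n}\sum_{j\notin S}\int\Psi_{S\cup\{j\}}(w)\operatorname{Re}\Big(\frac{b_{jh}\ell_h(w)}{\ell_j(w)}\Big)d\theta\,dy_S&&\text{if }h\in S,\label{eq:case2}
\end{align}
where the integrand in \eqref{eq:case2} is read as $0$ off $C_{S\cup\{j\}}$; on $C_{S\cup\{j\}}$ the last factor is at most $|b_{jh}|e^{2M}$ in absolute value.

If $h\notin S$, the numbers $L_j$ do not depend on $y_h$. Integrating $\partial_h\psi$ in $y_h$ over $[L_h,\infty)$ gives $-\psi|_{y_h=L_h}$ if $L_h>-\infty$ and $0$ if $L_h=-\infty$. Integrating over the remaining variables $y_j$, $j\notin S\cup\{h\}$, gives \eqref{eq:case1}.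

If $h\in S$, the thresholds $L_j$ move with $y_h$. For $\lambda\in\mathbb R^{S^c}$ put
\[
\Theta(\lambda,y_S)=\int_{\prod_{j\notin S}[\lambda_j,\infty)}\psi\,dy_{S^c}.
\]
This function is smooth, as the substitution $y_j=\lambda_j+s_j$, $s_j\ge0$, shows. It does not depend on $\lambda_j$ for $\lambda_j\le-M$, so it extends to $\lambda_j=-\infty$. Its derivative $\partial_h\Theta$ at $\lambda=(L_j)_{j\notin S}$ is the inner integral in $A_S$. Its derivative in $\lambda_j$ is minus the integral of $\psi|_{y_j=\lambda_j}$ over the product of the remaining half-lines, which at $\lambda=(L_{j'})_{j'\notin S}$ is $-\Psi_{S\cup\{j\}}(w)$. Fix $\theta$ and $y_a$ for $a\in S\setminus\{h\}$, and consider $I(y_h)=\Theta((L_j)_{j\notin S},y_S)$. Near a point where $\ell_j\ne0$ the function $L_j$ is smooth in $y_h$. Near a point where $\ell_j=0$ we have $L_j<-M$, so $L_j$ may be replaced by the constant $-M-1$ without changing $I$. Hence $I$ is smooth, and it vanishes for $|y_h|>M$, so $\int I'\,dy_h=0$. Since $\ell_j=\sum_{a\in S}b_{ja}e^{y_a+\iota\theta_a}$, we have $\partial_h\ell_j=b_{jh}\ell_h$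 and $\partial_hL_j=\operatorname{Re}(b_{jh}\ell_h/\ell_j)$ where $\ell_j\ne0$. The chain rule gives
\[
I'=\partial_h\Theta-\sum_{j\notin S}\Psi_{S\cup\{j\}}(w)\operatorname{Re}\Big(\frac{b_{jh}\ell_h}{\ell_j}\Big).
\]
Integrating in $y_h$, and then in $\theta$ and the other $y_a$, yields \eqref{eq:case2}.

\medskip
\noindent\emph{Step 4: cancellation.} Each term in \eqref{eq:case1} and \eqref{eq:case2} belongs to a pair $(U,j)$ with $|U|=n+1$, $h\in U$, $j\in U$ and $S=U\setminus\{j\}$. The pairs with $j=h$ come from \eqref{eq:case1}, those with $j\ne h$ from \eqref{eq:case2}, and every such pair occurs exactly once. Fix $U=\{u_0<\dots<u_n\}$ and put $c_{u_\kappa}=(-1)^\kappa\det(\nu_u)_{u\in U\setminus\{u_\kappa\}}$. Then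
\begin{equation}\label{eq:cramer}
\sum_{u\in U}c_u\nu_u=0,\qquad|c_j|=\Delta_{U\setminus\{j\}}>0 ,
\end{equation}
because each coordinate of the sum is the expansion of an $(n+1)\times(n+1)$ determinant with two equal rows (Cramer's rule).

We change variables from $(y_S,\theta)$ to $w$, with Lebesgue measure $dw$ on $\mathbb C^n=\mathbb R^{2n}$. The area element in the $\ell_a$-plane is $|\ell_a|^2dy_a\,d\theta_a$. The map $w\mapsto(\ell_a(w))_{a\in S}$ acts on real and imaginary parts by the same real matrix with rows $\nu_a$, so its real Jacobian is $\Delta_S^2$. With $S=U\setminus\{j\}$,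
\[
d\theta\,dy_S=\Delta_S^2\prod_{a\in S}|\ell_a|^{-2}\,dw=|c_j\ell_j|^2\prod_{u\in U}|\ell_u|^{-2}\,dw .
\]
Put $z_u=c_u\ell_u(w)$ for $u\in U$ and $E_U=(2\pi)^{-n}\Psi_U\prod_{u\in U}|\ell_u|^{-2}$, a bounded function that vanishes off $C_U$. For $j=h$ the term \eqref{eq:case1} becomes $-\int E_U|z_h|^2dw$. For $j\ne h$, \eqref{eq:cramer} gives $b_{jh}=-c_h/c_j$, so $b_{jh}\ell_h/\ell_j=-z_h/z_j$ and $|z_j|^2\operatorname{Re}(-z_h/z_j)=-\operatorname{Re}(z_h\overline{z_j})$. In both cases the pair $(U,j)$ contributes $-\int E_U\operatorname{Re}(z_h\overline{z_j})\,dw$, as in \eqref{eq:trianglederivative}. Therefore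
\[
\int F\,\partial_h\psi\,dy=-\sum_{U\ni h}\int_{\mathbb C^n}E_U(w)\operatorname{Re}\Big(z_h\,\overline{\sum_{j\in U}z_j}\Big)dw=0,
\]
since $\sum_{j\in U}z_j=\sum_{j\in U}c_j\ell_j(w)=0$ by \eqref{eq:cramer}.

\medskip
\noindent\emph{Step 5: conclusion.} Let $\phi_\epsilon$ be a smooth approximate identity with compact support on $\mathbb R^J$. By Step~4 all partial derivatives of the smooth function $F*\phi_\epsilon$ vanish, so it is constant. By Step~1, $F*\phi_\epsilon\to F$ pointwise. So $F$ is constant, and $F=1$ by Step~2. \qed

\begin{remark}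
Take for $\nu_1,\dots,\nu_n$ a basis, $\nu_{n+1}=-\nu_1-\dots-\nu_n$ and $r=(1,\dots,1)$. All $b_{ja}$ equal $-1$, and the $n+1$ probabilities $P_S$ coincide. So Theorem~\ref{thm:torus} says that a sum of $n\ge2$ independent uniformly distributed unit vectors in the plane has length at most $1$ with probability $1/(n+1)$. For $n=1$ that probability is $1$, and $F=2$; this is where Step~1 needs $n\ge2$.
\end{remark}

\section{All convex bodies and all smaller exponents}\label{sec:general}

\begin{proof}[Proof of Theorem~\ref{thm:positivity}]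
Let $g\in C(S^{n-1})$ be even with $R_ig\ge0$, and put $q=n-i$. By Theorem~\ref{thm:uniform} and Proposition~\ref{prop:critical}, $\int\rho_P^{\,q}g\,du\ge0$ for every polytope $P$ of the form \eqref{eq:polytope} with normals in general position.

\emph{The exponent $q$ and a general body $K$.} We approximate $K$ by such polytopes; this is where convexity is used. Let $K^\circ=\{\nu:\langle\nu,x\rangle\le1\text{ for all }x\in K\}$ be the polar body. It is compact and origin-symmetric, and by the bipolar theorem $\|x\|_K=\max_{\nu\in K^\circ}\langle\nu,x\rangle=\max_{\nu\in K^\circ}|\langle\nu,x\rangle|$. Choose $c>0$ with $\|x\|_K\ge c|x|$ and let $0<\delta<c/4$. Take finitely many points of $K^\circ$ such that every point of $K^\circ$ is within $\delta$ of one of them. Move them by at most $\delta$ to points $\nu_1,\dots,\nu_J$ any $n$ of which are linearly independent. This is possible because the excluded configurations lie in the zero sets of finitely many nonzero polynomials (the $n\times n$ determinants), and such a union has no interior point. Put $N_\delta(x)=\max_j|\langle\nu_j,x\rangle|$.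 Each $\nu_j$ is within $\delta$ of $K^\circ$, and each point of $K^\circ$ is within $2\delta$ of some $\nu_j$. Hence
\[
\tfrac c2|x|\le\|x\|_K-2\delta|x|\le N_\delta(x)\le\|x\|_K+\delta|x| .
\]
The lower bound shows that the $\nu_j$ span $\mathbb R^n$, so $J\ge n$ and $K_\delta=\{N_\delta\le1\}$ is a polytope of the required form. On the sphere $N_\delta\to\|\cdot\|_K$ uniformly with $N_\delta\ge c/2$, so $\rho_{K_\delta}=1/N_\delta\to\rho_K$ uniformly as $\delta\to0$. Passing to the limit in $\int\rho_{K_\delta}^{\,q}g\,du\ge0$ gives $\int\rho_K^{\,q}g\,du\ge0$.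

\emph{Exponents $0<p<q$.} We write $\rho_K^p$ as a mixture of $q$-th powers of radial functions of convex bodies, namely of the truncations $K\cap tB$. These are origin-symmetric convex bodies with radial function $\min(\rho_K,t)$. For a number $\rho>0$,
\[
\int_0^\infty t^{p-q-1}\min(\rho,t)^q\,dt=\int_0^\rho t^{p-1}dt+\rho^q\int_\rho^\infty t^{p-q-1}dt=\Big(\frac1p+\frac1{q-p}\Big)\rho^p ,
\]
where $p>0$ gives convergence at $0$ and $p<q$ at infinity. Multiply this identity, with $\rho=\rho_K(u)$, by $g(u)$ and integrate over the sphere. The double integral converges absolutely, because $g$ and $\rho_K$ are bounded. By Fubini's theorem and the previous case,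
\[
\Big(\frac1p+\frac1{q-p}\Big)\int\rho_K^{\,p}g\,du=\int_0^\infty t^{p-q-1}\Big(\int\rho_{K\cap tB}^{\,q}\,g\,du\Big)dt\ge0 .\qedhere
\]
\end{proof}

This completes the proofs of Theorems~\ref{thm:comparison} and~\ref{thm:representation}.

\section{Long bodies and flat bodies}\label{sec:sharp}

It remains to show that the comparison problem has a negative answer if $p=l-k>n-i$ or if $i\ge4$. By Proposition~\ref{prop:perturb} we need, in each case, a body $K$ and a function $g$ as in that proposition. Both bodies are bodies of revolution: a long ellipsoid for the first condition and a flat cylinder for the second.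

\subsection{The case $p>n-i$}
The obstruction is a count of mass near one direction. A great $(i-1)$-dimensional subsphere puts a fraction of order at most $R^{1-i}$ of its mass into a cap of radius $1/R$, and the same is then true of any mixture of subspheres. For an ellipsoid of length $R$ and width $1$, the measure $\rho_K^p\,du$ gives the cap around the long axis a mass of order $R^p\cdot R^{1-n}$. For $p>n-i$ this is too much.

\begin{proposition}\label{prop:long}
Let $2\le i\le n-1$ and $l-k>n-i$. Then the comparison problem has a negative answer.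
\end{proposition}

\begin{proof}
Let $p=l-k$, let $v$ be a unit vector, $R\ge2$, and let $K$ be the ellipsoid with semi-axis $R$ along $v$ and all other semi-axes $1$. Then $\|\cdot\|_K^2$ is a positive definite quadratic form, so $K$ satisfies the hypothesis of Proposition~\ref{prop:perturb}. If $u\in S^{n-1}$ makes the angle $\psi\in[0,\pi/2]$ with the line $\mathbb Rv$, then
\[
\rho_K(u)=(\sin^2\psi+R^{-2}\cos^2\psi)^{-1/2}\le\min(R,1/\sin\psi).
\]
For $\psi\le\frac1{2R}$ we have $\rho_K(u)\ge(\frac1{4R^2}+\frac1{R^2})^{-1/2}\ge R/2$. Let $\chi(u)=\chi_0(|\langle u,v\rangle|)$, where $\chi_0:\mathbb R\to[0,1]$ is smooth, equals $1$ on $[\cos\frac1{2R},\infty)$ and $0$ on $(-\infty,\cos\frac1R]$. Then $\chi$ is smooth and even, equals $1$ for $\psi\le\frac1{2R}$ and vanishes for $\psi\ge\frac1R$.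

Let $\xi\in G_{n,i}$. If $S^{n-1}\cap\xi$ meets the cap of angular radius $1/R$ about $v$ in a point $u_0$, the whole intersection lies within angle $2/R$ of $u_0$. By \eqref{eq:slice} in $\xi$, with $s=\cos\vartheta$, the part of $S^{n-1}\cap\xi$ within angle $2/R$ of $u_0$ has area $|S^{i-2}|\int_0^{2/R}\sin^{i-2}\vartheta\,d\vartheta\le|S^{i-2}|(2/R)^{i-1}/(i-1)$. The cap about $-v$ is the reflection of the cap about $v$. Hence $R_i\chi\le C_1R^{1-i}$ with $C_1=2^i|S^{i-2}|/(i-1)$, and
\[
g=-\chi+C_1|S^{i-1}|^{-1}R^{1-i}
\]
is smooth and even with $R_ig\ge0$.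

By \eqref{eq:slice}, a function $f(\psi)$ has integral $2|S^{n-2}|\int_0^{\pi/2}f(\psi)\sin^{n-2}\psi\,d\psi$ over $S^{n-1}$. We use $2\psi/\pi\le\sin\psi\le\psi$. First,
\[
\int\rho_K^p\chi\,du\ge2|S^{n-2}|\Big(\frac R2\Big)^p\int_0^{1/(2R)}\Big(\frac{2\psi}\pi\Big)^{n-2}d\psi=c_1R^{p-n+1},
\]
with $c_1>0$ independent of $R$. Second, splitting at $\psi=1/R$,
\[
\int\rho_K^p\,du\le2|S^{n-2}|\Big(R^p\int_0^{1/R}\psi^{n-2}d\psi+\Big(\frac\pi2\Big)^p\int_{1/R}^{\pi/2}\psi^{n-2-p}d\psi\Big).
\]
The first term in parentheses is $R^{p-n+1}/(n-1)$. The last integral is bounded independently of $R$ if $p<n-1$, equals $\log(\pi R/2)$ if $p=n-1$, and is at most $R^{p-n+1}/(p-n+1)$ if $p>n-1$. So $\int\rho_K^p\,du\le C_2(R^{p-n+1}+1+\log R)$, and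
\[
R^{\,n-1-p}\int\rho_K^pg\,du\le-c_1+C_3\big(R^{1-i}+R^{\,n-i-p}(1+\log R)\big)
\]
with $C_2,C_3$ independent of $R$. The first term in parentheses tends to $0$ as $R\to\infty$ because $i\ge2$, and the second because $p>n-i$. So $\int\rho_K^pg\,du<0$ for large $R$, and Proposition~\ref{prop:perturb} applies.
\end{proof}

\begin{remark}
The convexity of $K$ in Theorem~\ref{thm:comparison} cannot be dropped. For large $R$ the function $g$ above has $R_ig\ge0$ and $g(v)<0$, for any $i\ge2$. Let $\chi_1\ge0$ be continuous, even, not identically zero and supported in $\{g<0\}$. The star body $K$ with $\rho_K^{l-k}=1+M\chi_1$ has $\int\rho_K^{l-k}g\,du<0$ for large $M$. The last paragraph of the proof of Proposition~\ref{prop:perturb} shows that the star body $L$ with $\rho_L^k=\rho_K^k+\epsilon g$ violates \eqref{eq:implication} for small $\epsilon>0$.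
\end{remark}

\subsection{The case $i\ge4$}
Fix a unit vector $e$ and consider, for small $\epsilon>0$, the flat cylinder
\[
K_\epsilon=\{y+te:\ y\perp e,\ |y|\le1,\ |t|\le\epsilon\}.
\]
At a direction $u$ with $|\langle u,e\rangle|=\epsilon s$,
\begin{equation}\label{eq:cylinder}
\rho_{K_\epsilon}(u)=\min\big((1-\epsilon^2s^2)^{-1/2},\,1/s\big),
\end{equation}
which tends to $\max(1,s)^{-1}$ as $\epsilon\to0$. We test with functions $g(u)=H(|\langle u,e\rangle|/\epsilon)$. As the proof below shows, $R_ig\ge0$ holds as soon as $H$ has nonnegative integral against each kernel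
\[
\kappa_a(s)=\begin{cases}(1-s^2/a^2)^\beta,&0\le s<a,\\0,&s\ge a,\end{cases}\qquad a>0,\qquad\beta=\frac{i-3}2 ,
\]
while $\int\rho_{K_\epsilon}^pg\,du$ has in the limit the sign of $\int H(s)\max(1,s)^{-p}ds$. For $i=3$ the kernels are indicator functions of intervals $[0,a)$, and $\max(1,s)^{-p}=\int_1^\infty\kappa_a(s)\,pa^{-p-1}da$ is a mixture of them, so no such $H$ separates. For $i\ge4$ each kernel is strictly decreasing on its support, whereas $\max(1,s)^{-p}$ is constant on $[0,1]$ and then decays. Only kernels with very large $a$ are nearly flat on $[0,1]$, and those remain large far beyond $s=1$. The following lemma exploits this. The function $H$ has mass $1$ near $0$, slightly more negative mass in $[\frac12,1]$, and a small positive mass far out, which the wide kernels see and the weight $s^{-p}$ damps.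

\begin{lemma}\label{lem:profile}
Let $\beta>0$ and $p>0$. There is a smooth function $H$ with compact support in $[\frac18,\infty)$ such that $\int_0^\infty H\kappa_a\,ds\ge0$ for all $a>0$ and $\int_0^\infty H(s)\max(1,s)^{-p}ds<0$.
\end{lemma}

\begin{proof}
For $\delta>0$ define $a_0>0$ by $1+\frac3{16a_0^2}=(1+\delta)^{1/\beta}$ and put $b=a_0/4$. As $\delta\to0$ we have $b\to\infty$. Fix $\delta$ so small that $b>1$ and $(4/3)^\beta b^{-p}<1$. Let $\varphi_0,\varphi_1,\varphi_2\ge0$ be smooth with integral $1$ and supports in $[\frac18,\frac14]$, $[\frac12,1]$ and $[b,2b]$, and put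
\[
H=\varphi_0-(1+\delta)\varphi_1+\delta(4/3)^\beta\varphi_2 .
\]
The weight $\max(1,s)^{-p}$ equals $1$ on the first two supports and is at most $b^{-p}$ on the third, so
\[
\int_0^\infty H(s)\max(1,s)^{-p}ds\le1-(1+\delta)+\delta(4/3)^\beta b^{-p}=\delta\big((4/3)^\beta b^{-p}-1\big)<0 .
\]
Since $\beta>0$, the kernel $\kappa_a$ is nonincreasing, with $0\le\kappa_a\le1$. Therefore
\[
\int_0^\infty H\kappa_a\,ds\ge\kappa_a(\tfrac14)-(1+\delta)\kappa_a(\tfrac12)+\delta(4/3)^\beta\kappa_a(2b),
\]
and we check that the right side is nonnegative. Note that $a_0=4b>4$.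

If $a\le\frac12$, then $\kappa_a(\frac12)=0$ and the other two terms are nonnegative.

If $\frac12<a\le a_0$, put $x=\frac1{4a^2}\in(0,1)$, so that $\kappa_a(\frac14)=(1-\frac x4)^\beta$ and $\kappa_a(\frac12)=(1-x)^\beta$. Then
\[
\frac{1-x/4}{1-x}=1+\frac{3x/4}{1-x}\ge1+\frac3{16a^2}\ge1+\frac3{16a_0^2}=(1+\delta)^{1/\beta},
\]
so $\kappa_a(\frac14)\ge(1+\delta)\kappa_a(\frac12)$.

If $a>a_0$, then $2b/a<\frac12$, so $\kappa_a(2b)\ge(3/4)^\beta$ and the third term is at least $\delta\ge\delta\kappa_a(\frac12)$. Together with $\kappa_a(\frac14)\ge\kappa_a(\frac12)$ this gives the claim.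
\end{proof}

\begin{proposition}\label{prop:flat}
Let $4\le i\le n-1$ and $p>0$. There are a body $K$ and a function $g$ that satisfy the hypotheses of Proposition~\ref{prop:perturb} with $l-k=p$. Hence the comparison problem has a negative answer for $i\ge4$ and all $0<k<l$.
\end{proposition}

\begin{proof}
Let $\beta=(i-3)/2>0$, let $H$ be as in Lemma~\ref{lem:profile}, with support in $[\frac18,s_0]$, and let $0<\epsilon<1/s_0$. Put $g(u)=H(|\langle u,e\rangle|/\epsilon)$. This function is even, and it is smooth because $H$ vanishes near $0$.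

\emph{$R_ig\ge0$.} Let $\xi\in G_{n,i}$ and let $\tau e'$ be the orthogonal projection of $e$ to $\xi$, with $\tau\ge0$ and $e'\in\xi$ a unit vector. For $u\in\xi$ we have $\langle u,e\rangle=\tau\langle u,e'\rangle$. If $\tau=0$, then $g=H(0)=0$ on $S^{n-1}\cap\xi$. If $\tau>0$, put $a=\tau/\epsilon$. By \eqref{eq:slice} in $\xi$ and the substitution $s=a\gamma$,
\[
R_ig(\xi)=2|S^{i-2}|\int_0^1H(a\gamma)(1-\gamma^2)^\beta d\gamma=\frac{2|S^{i-2}|}a\int_0^\infty H\kappa_a\,ds\ge0 .
\]

\emph{The integral for the cylinder.} By \eqref{eq:slice} with $m=n$, the substitution $|\langle u,e\rangle|=\epsilon s$ and \eqref{eq:cylinder},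
\[
\frac1\epsilon\int\rho_{K_\epsilon}^pg\,du=2|S^{n-2}|\int_{1/8}^{s_0}\min\big((1-\epsilon^2s^2)^{-1/2},1/s\big)^pH(s)(1-\epsilon^2s^2)^{\frac{n-3}2}ds .
\]
The integrand is bounded by $8^p\max|H|$, so as $\epsilon\to0$ the right side tends to $2|S^{n-2}|\int_0^\infty H(s)\max(1,s)^{-p}ds<0$. Fix $\epsilon$ with $\int\rho_{K_\epsilon}^pg\,du<0$.

\emph{Smoothing.} For $x=y+te$ with $y\perp e$, an integer $N\ge1$ and $\eta>0$, put
\[
\|x\|_{N}=\big(|y|^{2N}+(t/\epsilon)^{2N}\big)^{1/(2N)},\qquad\|x\|^2=\|x\|_N^2+\eta|x|^2 .
\]
The function $\|\cdot\|_N$ is the $\ell_{2N}$-norm of the pair of seminorms $(|y|,|t|/\epsilon)$, hence a norm, and $\|\cdot\|$ is the $\ell_2$-norm of a pair of norms, hence a norm. Let $K$ be the unit ball of $\|\cdot\|$. The expression $|y|^{2N}+(t/\epsilon)^{2N}$ is a polynomial that is positive off $0$, so $\|\cdot\|_N^2$ is smooth off $0$. As the square of a norm it is convex, so its Hessian is positive semidefinite, and the Hessian of $\|\cdot\|^2$ is at least $2\eta$ times the identity. Finally $\|x\|_{K_\epsilon}=\max(|y|,|t|/\epsilon)$ satisfies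 $\|x\|_{K_\epsilon}\le\|x\|_N\le2^{1/(2N)}\|x\|_{K_\epsilon}$. So $\|\cdot\|\to\|\cdot\|_{K_\epsilon}$ uniformly on the sphere as $N\to\infty$ and $\eta\to0$, with $\|\cdot\|\ge\|\cdot\|_{K_\epsilon}$, and thus $\rho_K\to\rho_{K_\epsilon}$ uniformly. For large $N$ and small $\eta$ we still have $\int\rho_K^pg\,du<0$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:classification}]
If $i\le3$ and $l-k\le n-i$, the answer is positive by Theorem~\ref{thm:comparison}. If $l-k>n-i$, it is negative by Proposition~\ref{prop:long}, and if $i\ge4$, by Proposition~\ref{prop:flat}.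
\end{proof}

\begin{remark}
For $n\ge5$, Theorem~\ref{thm:uniform} fails with $\mathbb R^4$ in place of $\mathbb R^3$. If every polytope \eqref{eq:polytope} with normals in general position had a uniformizing measure on $\operatorname{Hom}(\mathbb R^4,\mathbb R^n)$, the proof of Proposition~\ref{prop:critical} with $W=\mathbb R^4$ and the approximation in Section~\ref{sec:general} would make every origin-symmetric convex body $(4,n-4)$-positive. This contradicts Proposition~\ref{prop:flat} with $i=4$ and $p=n-4$.
\end{remark}

\begin{thebibliography}{9}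

\bibitem{gen}
\emph{Generalizations of the Busemann--Petty problem for sections of convex bodies} (Q1883600),
\texttt{https://mardi.schubotz.org/wiki/Item:Q1883600}.

\end{thebibliography}
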